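\title{A bounded domain that is Carath\'eodory complete but not finitely compact}

\begin{abstract}
For Carath\'eodory hyperbolic domains in the plane, completeness of the Carath\'eodory distance is equivalent to the relative compactness of all its balls. We show that this equivalence fails in $\mathbb{C}^n$ for every $n\ge 2$. The counterexample in $\mathbb{C}^2$ is an explicit bounded domain of holomorphy. It contains the graph of $S(z)=\exp\bigl(-\frac{1+z}{1-z}\bigr)$ and the discs $\mathbb{D}\times\{1/k\}$. Each disc meets the graph in so many points that it stays at bounded Carath\'eodory distance from it, while a uniformly bounded family of holomorphic functions keeps the discs apart. The domain is convex with respect to bounded holomorphic functions, and it has balls of arbitrarily small radius that are not relatively compact.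
\end{abstract}

\section{Completeness and finite compactness}\label{sec:intro}

\subsection*{The Carath\'eodory distance}
Let $\mathbb{D}$ be the unit disc, $\mathbb{D}_*=\mathbb{D}\setminus\{0\}$, and let
\[
\rho(a,b)=\tanh^{-1}\Bigl|\frac{a-b}{1-a\overline{b}}\Bigr|,\qquad a,b\in\mathbb{D},
\]
be the Poincar\'e distance. We use the following standard facts. Holomorphic maps $\mathbb{D}\to\mathbb{D}$ do not increase $\rho$ (Schwarz--Pick lemma); the automorphisms of $\mathbb{D}$ preserve $\rho$ and act transitively; $\rho(0,a)=\tanh^{-1}|a|$. The distance $\rho$ is complete and induces the Euclidean topology, and its balls are discs with closure in $\mathbb{D}$.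

For a domain $\Omega\subset\mathbb{C}^n$ let $\mathcal{O}(\Omega)$ be the space of holomorphic functions and $\mathcal{H}^\infty(\Omega)$ the space of bounded holomorphic functions on $\Omega$. The \emph{Carath\'eodory pseudodistance}
\[
\mathfrak{c}_\Omega(p,q)=\sup\bigl\{\rho(f(p),f(q)) : f\in\mathcal{O}(\Omega),\ |f|<1\bigr\},\qquad p,q\in\Omega,
\]
measures how far apart bounded holomorphic functions can pull two points. A lower bound for $\mathfrak{c}_\Omega(p,q)$ requires one function; an upper bound is a statement about all of them. Holomorphic maps are contractions: if $F\colon\Omega\to\Omega'$ is holomorphic, then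
\begin{equation}\label{eq:contraction}
\mathfrak{c}_{\Omega'}(F(p),F(q))\le\mathfrak{c}_\Omega(p,q),
\end{equation}
because $f\circ F$ competes in the supremum on the right whenever $f$ competes on the left.

The pseudodistance $\mathfrak{c}_\Omega$ is a metric exactly when $\mathcal{H}^\infty(\Omega)$ separates the points of $\Omega$; then $\Omega$ is called \emph{$\mathfrak{c}$-hyperbolic}. A $\mathfrak{c}$-hyperbolic domain $\Omega$ is
\begin{itemize}
\item \emph{$\mathfrak{c}$-complete} if every $\mathfrak{c}_\Omega$-Cauchy sequence converges in the Euclidean norm to a point of $\Omega$;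
\item \emph{$\mathfrak{c}$-finitely compact} if every $\mathfrak{c}_\Omega$-ball $\{q\in\Omega:\mathfrak{c}_\Omega(p,q)<r\}$ with $p\in\Omega$ and $r<\infty$ is relatively compact in $\Omega$.
\end{itemize}

Finite compactness implies completeness. Indeed, a Cauchy sequence $(p_j)$ lies in a ball, hence in a compact subset of $\Omega$. If the Euclidean ball of radius $r$ about $p$ lies in $\Omega$, the Schwarz lemma gives $\mathfrak{c}_\Omega(p,q)\le\tanh^{-1}(|p-q|/r)$ for $|p-q|<r$, so every Euclidean limit point $p$ of $(p_j)$ satisfies $\mathfrak{c}_\Omega(p_j,p)\to0$. Two such points are at distance $0$ and therefore coincide.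

For bounded domains both notions are statements about the boundary. If all coordinates are smaller than $R$ in modulus on $\Omega$, the functions $p\mapsto p_i/R$ and the inequality $|1-a\overline{b}|<2$ give
\begin{equation}\label{eq:bounded}
\mathfrak{c}_\Omega(p,q)\ge\tanh^{-1}\frac{|p_i-q_i|}{2R},\qquad i=1,\dots,n.
\end{equation}
Hence a bounded domain is $\mathfrak{c}$-hyperbolic and its Cauchy sequences converge in $\mathbb{C}^n$. It fails to be $\mathfrak{c}$-finitely compact if and only if some sequence in a $\mathfrak{c}_\Omega$-ball converges to a boundary point, and it fails to be $\mathfrak{c}$-complete if and only if some such sequence is Cauchy.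

\subsection*{The question}
In the simplest cases the two properties hold or fail together. For the disc, $\mathfrak{c}_{\mathbb{D}}=\rho$ by the Schwarz--Pick lemma, and both hold. For the punctured disc, bounded functions extend across the origin, so $\mathfrak{c}_{\mathbb{D}_*}$ is the restriction of $\rho$; a sequence tending to $0$ is bounded and Cauchy, and both fail. Two general results are known.
\begin{itemize}
\item[(A)] A $\mathfrak{c}$-hyperbolic domain in $\mathbb{C}$ is $\mathfrak{c}$-complete if and only if it is $\mathfrak{c}$-finitely compact.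
\item[(B)] The same equivalence holds for $\mathfrak{c}$-hyperbolic Reinhardt domains of holomorphy in $\mathbb{C}^n$. (A domain is Reinhardt if it is invariant under the maps $(z_1,\dots,z_n)\mapsto(e^{i\theta_1}z_1,\dots,e^{i\theta_n}z_n)$ with real $\theta_1,\dots,\theta_n$.)
\end{itemize}
Whether (A) remains true in higher dimensions is posed as an open problem in the survey \cite{survey}: \emph{for $n\ge2$, is every $\mathfrak{c}$-complete domain in $\mathbb{C}^n$ $\mathfrak{c}$-finitely compact?}

Statements (A) and (B) suggest a positive answer, and so does the Hopf--Rinow theorem, which gives the analogous equivalence for the distance of a connected Riemannian manifold. That distance, however, is an infimum of lengths of curves, and nothing in the definition of $\mathfrak{c}_\Omega$ ties it to curves. For a general metric the equivalence fails: an infinite set whose points are at mutual distance $1$ is complete and bounded but not compact. We realize such a configuration inside a bounded domain.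

\subsection*{The result}
Put
\[
S(z)=\exp\Bigl(-\frac{1+z}{1-z}\Bigr),\qquad g(z,w)=\bigl(S(z)-w\bigr)\,\frac{\sin(\pi/w)}{w},
\]
\[
D=\{(z,w)\in\mathbb{D}\times\mathbb{D}_* : |g(z,w)|<1\},\qquad D_n=D\times\mathbb{D}^{n-2}\quad(n\ge2),
\]
so that $D_2=D$. A domain $\Omega$ is \emph{$\mathcal{H}^\infty$-convex} if for every compact set $K\subset\Omega$ the hull
\[
\widehat{K}=\bigl\{p\in\Omega : |f(p)|\le\max_K|f|\ \text{ for all } f\in\mathcal{H}^\infty(\Omega)\bigr\}
\]
is compact. If $\mathcal{H}^\infty(\Omega)$ is replaced by $\mathcal{O}(\Omega)$ in this definition, $\Omega$ is called holomorphically convex. By the Cartan--Thullen theorem, the holomorphically convex domains in $\mathbb{C}^n$ are exactly the domains of holomorphy: those for which there is no connected open set $V\not\subset\Omega$ and no nonempty open set $U\subset\Omega\cap V$ such that the restriction to $U$ of every $f\in\mathcal{O}(\Omega)$ extends holomorphically to $V$.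

\begin{theorem}\label{thm:main}
For every $n\ge2$ the set $D_n\subset\mathbb{C}^n$ is a bounded, hence $\mathfrak{c}$-hyperbolic, domain with the following properties.
\begin{itemize}
\item[(a)] $D_n$ is $\mathfrak{c}$-complete.
\item[(b)] $D_n$ is not $\mathfrak{c}$-finitely compact. Moreover, for every $\varepsilon>0$ there is a point of $D_n$ whose $\mathfrak{c}_{D_n}$-ball of radius $\varepsilon$ is not relatively compact in $D_n$.
\item[(c)] $D_n$ is $\mathcal{H}^\infty$-convex; in particular, it is a domain of holomorphy.
\end{itemize}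
\end{theorem}

Together with (A) this gives the following.

\begin{corollary}\label{cor:dimension}
The notions of $\mathfrak{c}$-completeness and $\mathfrak{c}$-finite compactness are equivalent for all $\mathfrak{c}$-hyperbolic domains in $\mathbb{C}^n$ if and only if $n=1$.
\end{corollary}

Thus boundedness, pseudoconvexity (which every domain of holomorphy has), or even $\mathcal{H}^\infty$-convexity, added to $\mathfrak{c}$-completeness, does not give $\mathfrak{c}$-finite compactness. By \eqref{eq:bounded}, every point of a bounded domain has some relatively compact $\mathfrak{c}$-ball; part (b) says that in $D_n$ the radius cannot be chosen independently of the point.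

\subsection*{The plan}
We need points that converge to the boundary, stay in one ball, and stay apart. They will be the points $(0,1/k)$, which lie on the discs
\[
\Delta_k=\mathbb{D}\times\{1/k\}\qquad(k\in\mathbb{Z},\ |k|\ge2).
\]
These discs accumulate on $\mathbb{D}\times\{0\}$, which is disjoint from $D$. One further curve, the graph $\Gamma=\{(z,S(z)):z\in\mathbb{D}\}$, crosses all of them (Figure~\ref{fig:skeleton}). Section~\ref{sec:upper} shows that the crossings force an upper bound for the distance from $\Gamma$ to $\Delta_k$ in any domain that contains both curves. Section~\ref{sec:lower} constructs the functions that separate the discs and explains how they dictate the definition of $D$. Section~\ref{sec:proof} completes the proof.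

\begin{figure}[ht]
\centering
\begin{tikzpicture}[xscale=3.6,yscale=7]
\draw[dashed] (-1,0) -- (1,0) node[right] {$w=0$};
\draw (-1,0.5) -- (1,0.5) node[right] {$\Delta_2$};
\draw (-1,0.333) -- (1,0.333) node[right] {$\Delta_3$};
\draw (-1,0.25) -- (1,0.25) node[right] {$\Delta_4$};
\draw (-1,0.2) -- (1,0.2);
\draw (-1,0.167) -- (1,0.167);
\draw (-1,0.143) -- (1,0.143);
\draw[very thick,domain=-0.35:0.75,samples=50] plot (\x,{exp(-(1+(\x))/(1-(\x)))}) -- (1,0);
\node[right] at (-0.31,0.59) {$\Gamma$};
\node[circle,fill,inner sep=1.3pt,label=above right:{$(0,e^{-1})$}] at (0,0.368) {};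
\node[circle,fill,inner sep=1.1pt] at (0,0.333) {};
\node[circle,fill,inner sep=1.1pt] at (0,0.25) {};
\node[circle,fill,inner sep=1.1pt] at (0,0.2) {};
\node[circle,fill,inner sep=1.1pt] at (0,0.167) {};
\node[circle,fill,inner sep=1.1pt] at (0,0.143) {};
\node at (0,0.085) {$\vdots$};
\node[circle,draw,fill=white,inner sep=1.3pt,label=below:{$(0,0)$}] at (0,0) {};
\end{tikzpicture}
\caption{Real points $(z,w)$ of the graph $\Gamma$ of $S$ (thick) and of the discs $\Delta_k=\mathbb{D}\times\{1/k\}$, all contained in $D$. For $k\ge2$ the disc $\Delta_k$ meets $\Gamma$ in infinitely many points, only one of which is real. The points $(0,1/k)$, $k\ge3$, lie in one Carath\'eodory ball about $(0,e^{-1})$, stay apart from each other in the Carath\'eodory distance, and converge to $(0,0)\notin D$.}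
\label{fig:skeleton}
\end{figure}

\section{Discs that meet in many points}\label{sec:upper}

A bounded function with many zeros is small. The precise statement is the Schwarz lemma applied repeatedly.

\begin{lemma}\label{lem:zeros}
Let $h\in\mathcal{O}(\mathbb{D})$ satisfy $|h|\le M$ and vanish at distinct points $z_1,\dots,z_N$. Then
\[
|h(z)|\le M\prod_{j=1}^N\Bigl|\frac{z-z_j}{1-\overline{z_j}z}\Bigr|,\qquad z\in\mathbb{D}.
\]
\end{lemma}

\begin{proof}
The map $b(z)=(z-z_1)/(1-\overline{z_1}z)$ is an automorphism of $\mathbb{D}$ with $b(z_1)=0$. The Schwarz lemma for $h\circ b^{-1}$ gives $|h|\le M|b|$. So $h/b$ is holomorphic, is bounded by $M$, and vanishes at $z_2,\dots,z_N$. Induction on $N$ finishes the proof.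
\end{proof}

\subsection*{Which graph?}
Let $\phi\colon\mathbb{D}\to\mathbb{D}_*$ be holomorphic, let $k\ge2$, and let $\Omega\subset\mathbb{C}^2$ be a domain containing $\Delta_k$ and the graph of $\phi$. For a holomorphic $f\colon\Omega\to\mathbb{D}$ with $f(0,\phi(0))=0$, the function $h(z)=f(z,\phi(z))-f(z,1/k)$ is bounded by $2$ and vanishes wherever the two curves cross. If $z_1,\dots,z_N$ are distinct solutions of $\phi(z)=1/k$, Lemma~\ref{lem:zeros} gives
\begin{equation}\label{eq:heuristic}
|f(0,1/k)|=|h(0)|\le 2\,|z_1|\cdots|z_N| .
\end{equation}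
To keep the points $(0,1/k)$ in one ball about $(0,\phi(0))$ by this argument, we need the product of the $|z_j|$ to stay below a constant less than $1/2$ as $k\to\infty$.

The difficulty is that $\phi$ has to omit the value $0$, since its graph must avoid $\mathbb{D}\times\{0\}$. Then $|\phi|$ is bounded below on compact sets, so the solutions of $\phi(z)=1/k$ leave every compact subset of $\mathbb{D}$ as $k\to\infty$, and every factor $|z_j|$ tends to $1$. A bounded number of crossings is therefore useless. For $\phi(z)=(1-z)/2$ there is one crossing, at $z=1-2/k$, and the right side of \eqref{eq:heuristic} is at least $1$ as soon as $k\ge4$.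

There is also a limit to what many crossings can give. Let
\[
m_k(s)=\frac{s-1/k}{1-s/k},
\]
an automorphism of $\mathbb{D}$. Lemma~\ref{lem:zeros} applied to $m_k\circ\phi$ shows that $|z_1|\cdots|z_N|\ge|m_k(\phi(0))|$, and the right side tends to $|\phi(0)|$ as $k\to\infty$. We look for a map $\phi$ with $|\phi(0)|<1/2$ that attains this bound, and the natural candidate is a map that takes every nonzero value as often as possible: a covering of $\mathbb{D}_*$ by the disc.

\subsection*{The covering $S$}
The map $z\mapsto\zeta=\frac{1+z}{1-z}$ is biholomorphic from $\mathbb{D}$ onto $H=\{\operatorname{Re}\zeta>0\}$. The map $\zeta\mapsto e^{-\zeta}$ is a covering $\mathbb{C}\to\mathbb{C}\setminus\{0\}$, and $H$ is the full preimage of $\mathbb{D}_*$ because $|e^{-\zeta}|=e^{-\operatorname{Re}\zeta}$. Hence $S\colon\mathbb{D}\to\mathbb{D}_*$ is a holomorphic covering, and $S(0)=e^{-1}<1/2$. If $\zeta,\zeta'\in H$ correspond to $z,z'\in\mathbb{D}$, then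
\[
\zeta-\zeta'=\frac{2(z-z')}{(1-z)(1-z')},\qquad \zeta+\overline{\zeta'}=\frac{2(1-\overline{z'}z)}{(1-z)(1-\overline{z'})},
\]
and therefore
\begin{equation}\label{eq:cayley}
\Bigl|\frac{z-z'}{1-\overline{z'}z}\Bigr|=\Bigl|\frac{\zeta-\zeta'}{\zeta+\overline{\zeta'}}\Bigr| .
\end{equation}
Fix $k\ge2$ and put $L=\log k>0$. The solutions $z_n$ of $S(z)=1/k$ correspond to the points $\zeta_n=L+2\pi i n$, $n\in\mathbb{Z}$.

Consider first the point $z=0$, that is, $\zeta=1$. By \eqref{eq:cayley},
\[
|z_n|^2=\frac{(L-1)^2+4\pi^2n^2}{(L+1)^2+4\pi^2n^2}=1-\frac{4L}{(L+1)^2+4\pi^2n^2}.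
\]
For large $L$ each factor is close to $1$, as predicted. But for $|n|\le L$ the defect $1-|z_n|^2$ is of order $1/L$, and there are about $2L$ such indices, so the product stays away from $1$. Euler's formula
\begin{equation}\label{eq:euler}
\sinh t=t\prod_{n=1}^\infty\Bigl(1+\frac{t^2}{\pi^2n^2}\Bigr),\qquad t\in\mathbb{C},
\end{equation}
with $t=(L\pm1)/2$ evaluates it:
\[
\prod_{n\in\mathbb{Z}}|z_n|=\frac{|L-1|}{L+1}\prod_{n=1}^\infty\frac{(L-1)^2+4\pi^2n^2}{(L+1)^2+4\pi^2n^2}=\frac{|\sinh((L-1)/2)|}{\sinh((L+1)/2)}\longrightarrow e^{-1}\quad(k\to\infty).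
\]
The limit is $S(0)$, the best possible value. The same computation works at every point of the disc.

\begin{lemma}\label{lem:division}
Let $k\ge2$ and $B_k=m_k\circ S$. If $h\in\mathcal{O}(\mathbb{D})$ satisfies $|h|\le M$ and vanishes wherever $S=1/k$, then $|h|\le M|B_k|$ on $\mathbb{D}$.
\end{lemma}

\begin{proof}
Let $z\in\mathbb{D}$ correspond to $\zeta\in H$, and put $u=\zeta-L$, $u'=\zeta+L$. Then $\zeta-\zeta_n=u-2\pi in$ and $\zeta+\overline{\zeta_n}=u'-2\pi in$. Since $\operatorname{Re}u'>0$, neither $u'-2\pi in$ nor $\sinh(u'/2)$ vanishes. Pairing $n$ with $-n$ and using \eqref{eq:euler}, we obtain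
\[
\prod_{|n|\le N}\frac{\zeta-\zeta_n}{\zeta+\overline{\zeta_n}}=\frac{u}{u'}\prod_{n=1}^N\frac{1+u^2/(4\pi^2n^2)}{1+u'^2/(4\pi^2n^2)}\longrightarrow\frac{\sinh(u/2)}{\sinh(u'/2)}\qquad(N\to\infty).
\]
Multiply the numerator and the denominator of the limit by $2e^{-u'/2}$. As $(u-u')/2=-L$ and $(u+u')/2=\zeta$, the limit equals
\[
\frac{e^{-L}-e^{-\zeta}}{1-e^{-\zeta}e^{-L}}=-\frac{S(z)-1/k}{1-S(z)/k}=-B_k(z).
\]
By Lemma~\ref{lem:zeros} and \eqref{eq:cayley}, $|h(z)|$ is at most $M$ times the modulus of the finite product for every $N$. Let $N\to\infty$.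
\end{proof}

\begin{proposition}\label{prop:upper}
Let $x\in[0,1)$, let $k\ge1/S(x)$ be an integer, and let $\Omega\subset\mathbb{C}^2$ be a domain containing $\Gamma$ and $\Delta_k$. Then $0<2S(x)\le2/e<1$ and
\[
\mathfrak{c}_\Omega\bigl((x,S(x)),(x,1/k)\bigr)\le\tanh^{-1}\bigl(2S(x)\bigr).
\]
\end{proposition}

\begin{proof}
Put $s=S(x)$. Since $\frac{1+x}{1-x}\ge1$, we have $0<s\le e^{-1}$, and so $k\ge3$. From $1/k\le s<1$ we get $0\le s-1/k\le s-s^2/k=s(1-s/k)$, that is, $0\le B_k(x)\le s$.

Let $f\colon\Omega\to\mathbb{D}$ be holomorphic. Composing $f$ with an automorphism of $\mathbb{D}$ does not change $\rho\bigl(f(x,s),f(x,1/k)\bigr)$, so we may assume that $f(x,s)=0$. The function $h(z)=f(z,S(z))-f(z,1/k)$ is holomorphic on $\mathbb{D}$ because $\Gamma\cup\Delta_k\subset\Omega$; it satisfies $|h|\le2$ and vanishes wherever $S=1/k$. By Lemma~\ref{lem:division}, $|f(x,1/k)|=|h(x)|\le2B_k(x)\le2s$. Hence $\rho\bigl(f(x,s),f(x,1/k)\bigr)=\tanh^{-1}|f(x,1/k)|\le\tanh^{-1}(2s)$.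
\end{proof}

\section{Functions that separate the discs}\label{sec:lower}

By Proposition~\ref{prop:upper}, no bounded domain that contains $\Gamma$ and all $\Delta_k$ but omits the point $(0,0)$ is $\mathfrak{c}$-finitely compact. The problem is to find one that is complete. In particular the sequence $(0,1/k)$ must not be Cauchy, so we need functions, bounded uniformly in $k$, that distinguish $\Delta_k$ from the other discs.

In the variable $v=1/w$ the discs sit over the integers. The entire function
\[
\sigma(t)=\frac{\sin\pi t}{\pi t},\qquad \sigma(0)=1,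
\]
vanishes at the nonzero integers, so $\sigma(1/w-k)$ equals $1$ on $\Delta_k$ and $0$ on the other discs. On $\Gamma$ it is unbounded, because there $v=1/S(z)$ takes every value with $|v|>1$ and $|\sin\pi iy|=\sinh\pi|y|$ grows exponentially in the real variable $y$. We remove this defect with a factor that vanishes on $\Gamma$ and define, for $k\in\mathbb{Z}$,
\[
f_k(z,w)=\tfrac14\bigl(S(z)-w\bigr)\,\sigma(1/w-k),\qquad(z,w)\in\mathbb{D}\times\mathbb{D}_* .
\]
For $|k|\ge2$ this function vanishes on $\Gamma$ and on $\Delta_l$ for $l\ne k$, and it equals $\frac14(S(z)-1/k)$ on $\Delta_k$.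

It remains to thicken the union of the curves to an open set on which all $f_k$ stay bounded. Since $|\sin\pi(v-k)|=|\sin\pi v|$, we have
\begin{equation}\label{eq:fk}
|f_k(z,w)|=\frac{|S(z)-w|\,|\sin\pi v|}{4\pi|v-k|}\qquad(v=1/w\ne k),
\end{equation}
and the numerator does not depend on $k$. A bound on this one function controls all $f_k$ at once, and this is what the condition $|g|<1$ provides:
\begin{equation}\label{eq:D}
(z,w)\in D\iff |S(z)-w|\,|\sin(\pi/w)|<|w|\qquad\text{for }(z,w)\in\mathbb{D}\times\mathbb{D}_* .
\end{equation}
Defining $D$ as a sublevel set has a second advantage: the function $g\colon D\to\mathbb{D}$ itself detects the part of the boundary that was created by the thickening.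

\begin{lemma}\label{lem:domain}
The set $D$ is a bounded domain that contains $\Gamma$ and all discs $\Delta_k$, $|k|\ge2$.
\end{lemma}

\begin{proof}
The function $g$ is holomorphic on $\mathbb{D}\times\mathbb{D}_*$, so $D$ is open; it is bounded; and $g$ vanishes on $\Gamma$ and on each $\Delta_k$. Since $\Gamma$ is connected, it suffices to join each $(z,w)\in D$ to a point of $\Gamma$ inside $D$. We move $z$ and keep $w$ fixed. Let $r=|w|/|\sin(\pi/w)|\in(0,\infty]$ and $U=\{s\in\mathbb{D}_*:|s-w|<r\}$. By \eqref{eq:D}, a point $(z',w)$ with $z'\in\mathbb{D}$ lies in $D$ if and only if $S(z')\in U$. The set $U$ is a convex open subset of the plane with at most one point removed, so it is path connected: two of its points are joined by a segment or, if that segment meets the removed point, by two segments through a third point off their line. Both $S(z)$ and $w$ lie in $U$. Take a path in $U$ from $S(z)$ to $w$ and let $\gamma$ be its lift through the covering $S$ that starts at $z$. Then $t\mapsto(\gamma(t),w)$ is a path in $D$, and its endpoint $(z',w)$ satisfies $S(z')=w$, so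 it lies on $\Gamma$.
\end{proof}

\begin{lemma}\label{lem:fk}
Let $(z,w)\in D$, $v=1/w$ and $k\in\mathbb{Z}$.
\begin{itemize}
\item[(i)] If $v\ne k$, then $|f_k(z,w)|<\dfrac{|w|}{4\pi|v-k|}<\dfrac{1}{4\pi|v-k|}$.
\item[(ii)] $|f_k(z,w)|<1$.
\item[(iii)] If $k$ is an integer nearest to $\operatorname{Re}v$, then
\[
|f_k(z,w)|\ge\frac{|S(z)-w|}{2\pi}\qquad\text{and}\qquad |v-k|\,|S(z)-w|<\frac{|w|}{2}.
\]
\end{itemize}
\end{lemma}

\begin{proof}
(i) Combine \eqref{eq:fk} and \eqref{eq:D}.

(ii) If $|v-k|\ge1/2$, part (i) gives $|f_k(z,w)|<1/(2\pi)$. If $|v-k|<1/2$, put $t=v-k$; then $|\pi t|<2$, and the power series of $\sigma$ gives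
\[
|\sigma(t)|\le\sum_{m=0}^\infty\frac{|\pi t|^{2m}}{(2m+1)!}\le\sum_{m=0}^\infty\frac{2^{2m}}{(2m+1)!}=\frac{\sinh2}{2}<\frac{e^2}{4}<2 .
\]
Since $|S(z)-w|<2$, it follows that $|f_k(z,w)|<1$.

(iii) Write $t=v-k=x+iy$ with $|x|\le1/2$. Concavity of the sine on $[0,\pi/2]$ gives $|\sin\pi x|\ge2|x|$, and $|\sinh\pi y|\ge\pi|y|\ge2|y|$. Therefore
\[
|\sin\pi t|^2=\sin^2\pi x+\sinh^2\pi y\ge4|t|^2 ,
\]
so $|\sigma(t)|\ge2/\pi$ for $t\ne0$, and also for $t=0$. This is the first inequality. The second is trivial if $v=k$, and otherwise it follows by comparing the first with (i).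
\end{proof}

\begin{example}\label{ex:discrete}
Let $b_k=(0,1/k)\in D$ for $k\ge3$. For $k\ne l$ we have $f_k(b_k)=\frac14(e^{-1}-1/k)$ and $f_k(b_l)=0$. Lemma~\ref{lem:fk}(ii), and Proposition~\ref{prop:upper} with $x=0$ and the triangle inequality, give
\[
0<\tanh^{-1}\Bigl(\frac{e^{-1}-1/3}{4}\Bigr)\le\mathfrak{c}_D(b_k,b_l)\le2\tanh^{-1}\Bigl(\frac2e\Bigr).
\]
This is the bounded, uniformly discrete infinite set announced in Section~\ref{sec:intro}.
\end{example}

\begin{remark}\label{rem:shape}
Fix $z\in\mathbb{D}$ and let $(z,w)\in D$ with $|w|<|S(z)|/2$. Then $|S(z)-w|>|S(z)|/2$, and Lemma~\ref{lem:fk}(iii) gives $|1/w-k|<|w|/|S(z)|<1/2$. So near $w=0$ the slice of $D$ over $z$ breaks into separate islands around the points $1/k$, and in the coordinate $1/w$ their size tends to $0$. This shrinking is the effect of the factor $1/w$ in $g$. The proof below does not need it: it uses (i) and the second inequality of (iii) only with $|w|$ replaced by $1$.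
\end{remark}

\section{Proof of Theorem~\ref{thm:main}}\label{sec:proof}

Fix $n\ge2$. We write points of $D_n$ as $p=(z,w,\lambda)$ with $(z,w)\in D$ and $\lambda=(\lambda_1,\dots,\lambda_{n-2})\in\mathbb{D}^{n-2}$, and we regard $g$ and $f_k$ as functions on $D_n$ that do not depend on $\lambda$. By Lemma~\ref{lem:domain}, $D_n$ is a bounded domain, and it is $\mathfrak{c}$-hyperbolic by \eqref{eq:bounded}. The $n+1$ functions
\begin{equation}\label{eq:basic}
z,\quad w,\quad \lambda_1,\ \dots,\ \lambda_{n-2},\quad g
\end{equation}
map $D_n$ holomorphically into $\mathbb{D}$, and so does each $f_k$ by Lemma~\ref{lem:fk}(ii).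

Parts (a) and (c) both say that bounded functions detect sequences that tend to the boundary. The functions \eqref{eq:basic} detect a sequence along which one of them tends to $1$ in modulus. The next lemma describes the remaining sequences. No single bounded function is large along them, by Proposition~\ref{prop:upper}; instead each point is caught by a function that depends on the point.

\begin{lemma}\label{lem:escape}
Let $p_j=(z_j,w_j,\lambda^{(j)})\in D_n$ converge in $\mathbb{C}^n$ to a point $p^*\notin D_n$. Suppose that there is $r<1$ such that each of the functions \eqref{eq:basic} has modulus at most $r$ at every $p_j$. Then there are $\delta\in(0,1)$ and integers $k_j$ such that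
\begin{itemize}
\item[(i)] $|f_{k_j}(p_j)|\ge\delta$ for all large $j$;
\item[(ii)] $|k_j|\to\infty$;
\item[(iii)] $f_k(p_i)\to0$ as $i\to\infty$, for every fixed $k\in\mathbb{Z}$.
\end{itemize}
\end{lemma}

\begin{proof}
Write $p^*=(z^*,w^*,\lambda^*)$. All coordinates of $p^*$ have modulus at most $r<1$. If $w^*\ne0$, then $g$ is continuous at $(z^*,w^*)\in\mathbb{D}\times\mathbb{D}_*$, so $|g(z^*,w^*)|\le r<1$ and $p^*\in D_n$, contrary to the assumption. Hence $w^*=0$, and $v_j=1/w_j$ satisfies $|v_j|\to\infty$.

Since $z^*\in\mathbb{D}$ and $S$ has no zeros, $\eta=|S(z^*)|/2$ is positive, and $|S(z_j)-w_j|\ge\eta$ for large $j$. Let $k_j$ be an integer nearest to $\operatorname{Re}v_j$. For large $j$, Lemma~\ref{lem:fk}(iii) gives $|f_{k_j}(p_j)|\ge\eta/(2\pi)$ and $|v_j-k_j|<1/(2\eta)$. This proves (i) with $\delta=\eta/(2\pi)$, and (ii) because $|v_j|\to\infty$. For fixed $k$ and large $i$, Lemma~\ref{lem:fk}(i) gives $|f_k(p_i)|<1/(4\pi|v_i-k|)\to0$.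
\end{proof}

\begin{proof}[Proof of \textup{(a)}]
Let $(p_j)$ be a $\mathfrak{c}_{D_n}$-Cauchy sequence. For each function $F$ in \eqref{eq:basic} we have $\rho(F(p_i),F(p_j))\le\mathfrak{c}_{D_n}(p_i,p_j)$, so $(F(p_j))$ is $\rho$-Cauchy and converges to a point of $\mathbb{D}$. Thus $(p_j)$ converges in $\mathbb{C}^n$ to a point $p^*$, and the finitely many sequences $(F(p_j))$ are bounded in modulus by some $r<1$. Suppose that $p^*\notin D_n$, and take $\delta$ and $k_j$ from Lemma~\ref{lem:escape}. Fix a large $j$ and test with $f_{k_j}$. By (iii) and then (i),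
\[
\liminf_{i\to\infty}\mathfrak{c}_{D_n}(p_j,p_i)\ge\lim_{i\to\infty}\rho\bigl(f_{k_j}(p_j),f_{k_j}(p_i)\bigr)=\rho\bigl(f_{k_j}(p_j),0\bigr)\ge\tanh^{-1}\delta .
\]
The right side is positive and independent of $j$, whereas for a Cauchy sequence the left side tends to $0$ as $j\to\infty$. Hence $p^*\in D_n$.
\end{proof}

\begin{proof}[Proof of \textup{(b)}]
Let $\varepsilon>0$. Since $S(x)\to0$ as $x\to1^-$, there is $x\in[0,1)$ with $2S(x)<\tanh\varepsilon$. The map $(z,w)\mapsto(z,w,0)$ from $D$ to $D_n$ is holomorphic, so \eqref{eq:contraction}, Lemma~\ref{lem:domain} and Proposition~\ref{prop:upper} give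
\[
\mathfrak{c}_{D_n}\bigl((x,S(x),0),(x,1/k,0)\bigr)\le\tanh^{-1}\bigl(2S(x)\bigr)<\varepsilon\qquad\text{for all }k\ge1/S(x).
\]
The ball of radius $\varepsilon$ about $(x,S(x),0)$ therefore contains a sequence that converges to $(x,0,0)\notin D_n$, so it is not contained in any compact subset of $D_n$. In particular $D_n$ is not $\mathfrak{c}$-finitely compact. For $\varepsilon>\tanh^{-1}(2/e)$ one can take $x=0$, the center $(0,e^{-1},0)$, and all $k\ge3$.
\end{proof}

\begin{proof}[Proof of \textup{(c)}]
Let $K\subset D_n$ be compact and nonempty. The hull $\widehat{K}$ is an intersection of closed subsets of $D_n$, so it is closed in $D_n$. It suffices to show that every sequence $(p_j)$ in $\widehat{K}$ has a subsequence with limit in $D_n$. As $D_n$ is bounded, we may assume that $p_j\to p^*$ in $\mathbb{C}^n$. Let $r<1$ be the largest of the maxima over $K$ of the moduli of the functions \eqref{eq:basic}. These functions belong to $\mathcal{H}^\infty(D_n)$, so they have modulus at most $r$ at every $p_j$.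

Suppose that $p^*\notin D_n$, and take $\delta$ and $k_j$ from Lemma~\ref{lem:escape}. Since $p_j\in\widehat{K}$, part (i) gives $\max_K|f_{k_j}|\ge\delta$ for large $j$. On the other hand, $|1/w|\le T$ on $K$ for some $T<\infty$, so Lemma~\ref{lem:fk}(i) gives
\[
\max_K|f_k|\le\frac{1}{4\pi(|k|-T)}\qquad(|k|>T).
\]
By (ii) the right side tends to $0$ along $k=k_j$, a contradiction. Hence $p^*\in D_n$, and $\widehat{K}$ is compact.

The hull of $K$ with respect to $\mathcal{O}(D_n)$ is a closed subset of $\widehat{K}$, so it is compact as well. Thus $D_n$ is holomorphically convex, and it is a domain of holomorphy by the Cartan--Thullen theorem.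
\end{proof}

\begin{remark}\label{rem:S}
Three properties of $S$ enter the proof. That $S$ is a covering of $\mathbb{D}_*$ gives the connectedness of $D$. The position of the fibers $S^{-1}(1/k)$, together with $S(x)<1/2$, gives the upper bound behind (b). That $S$ has no zeros gives the lower bound in Lemma~\ref{lem:escape}(i), and completeness fails without it. Indeed, replace $S$ in the definition of $D$ by a nonconstant holomorphic map $\phi\colon\mathbb{D}\to\mathbb{D}$ with $\phi(z_0)=0$, and let $V\subset\mathbb{D}$ be a disc about $z_0$ in which $\phi$ has no other zero. Then $z\mapsto(z,\phi(z))$ maps $V\setminus\{z_0\}$ holomorphically into a component $\Omega$ of the new set. Bounded functions on $V\setminus\{z_0\}$ extend to $V$, so by \eqref{eq:contraction} a sequence $z_j\to z_0$ in $V\setminus\{z_0\}$ yields a $\mathfrak{c}_\Omega$-Cauchy sequence that converges to $(z_0,0)\notin\Omega$.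
\end{remark}

\begin{thebibliography}{9}

\bibitem{survey}
\emph{Properties of Bounded Holomorphic Functions: A Survey},
\texttt{https://link.springer.com/10.1007/s12220-022-00970-8},
doi:10.1007/s12220-022-00970-8.

\end{thebibliography}
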